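\title{Automorphisms of models of arithmetic that extend to no recursively saturated end extension}

\begin{abstract}
We show that every countable recursively saturated model $M$ of Peano Arithmetic has an automorphism $f$ such that no power $f^r$, $r\neq 0$, extends to an automorphism of a recursively saturated proper elementary end extension of $M$. The automorphism fixes exactly the points of a proper elementary initial segment $J\cong M$, and the only classes of $M$ that it preserves are the sets definable with parameters from $J$. An extension to a recursively saturated model would produce an invariant class that defines truth, which Tarski's theorem forbids. We also give conditions under which an automorphism does extend.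
\end{abstract}

\section{The question and the answer}\label{sec:intro}

Let $\mathrm{PA}$ be first-order Peano Arithmetic, in the language $L_{\mathrm{PA}}=\{0,1,+,\cdot,<\}$. Every model $M$ of $\mathrm{PA}$ has the standard numbers $\omega$ as an initial segment; the elements of $M\setminus\omega$ are \emph{nonstandard}. A \emph{recursive type} over $M$ is a recursive set $p(x,\bar a)$ of formulas, with finitely many parameters $\bar a$ from $M$, that is finitely satisfiable in $M$. The model $M$ is \emph{recursively saturated} if it realizes every recursive type: each effectively given list of requirements that can be met finitely many at a time is met by a single element. The type $\{x>n:n\in\omega\}$ shows that such a model has nonstandard elements.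

We write $M\prec_{\mathrm{end}}N$ if $M\prec N$ and every element of $N\setminus M$ is greater than every element of $M$. If moreover $N\neq M$, then $N$ is a \emph{proper elementary end extension} of $M$. An automorphism $f$ of $M$ \emph{extends to} $N$ if $f=g{\restriction}M$ for some automorphism $g$ of $N$. The following question is posed in \cite{nylogic}, where it is described as open.

\begin{quote}
Let $M$ be a countable recursively saturated model of $\mathrm{PA}$. Does every automorphism of $M$ extend to some recursively saturated proper elementary end extension of $M$?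
\end{quote}

The question makes two demands on the extension, and each can be met alone. If recursive saturation of the extension is dropped, every automorphism extends (Corollary~\ref{cor:nosat}). If the automorphism is the identity, so that only recursive saturation matters, an extension exists as well (Corollary~\ref{cor:identity}), and the same holds for every automorphism whose fixed points reach far enough up and far enough down (Theorem~\ref{thm:cofinal}). One would guess that the two constructions can be combined. They cannot: the answer is negative for every $M$.

To state the result we need one notion. For elements $x,s$ of a model write $x\in s$ if the $x$-th binary digit of $s$ is $1$, and call $A\subseteq M$ \emph{coded} in $M$ if $A=\{x\in M: M\models x\in s\}$ for some $s\in M$. Coded sets are the sets that $M$ regards as finite. A \emph{class} of $M$ is a set $X\subseteq M$ such that $X\cap[0,b]$ is coded in $M$ for every $b\in M$. Definable sets are classes, and so is the trace on $M$ of a set coded in an elementary end extension; classes are thus the possible footprints that an end extension leaves on $M$. Let $\mathrm{fix}(f)=\{x: f(x)=x\}$,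 and call $X$ \emph{$f$-invariant} if $f(X)=X$. A set definable with parameters from $\mathrm{fix}(f)$ is always an $f$-invariant class. Our main construction gives an automorphism with no others.

\begin{theorem}\label{thm:classes}
Let $M$ be a countable recursively saturated model of $\mathrm{PA}$. There are $J\prec_{\mathrm{end}}M$ with $J\cong M$, $J\neq M$, and $f\in\mathrm{Aut}(M)$ such that for every integer $r\neq0$:
\begin{enumerate}
\item[(i)] $\mathrm{fix}(f^r)=J$;
\item[(ii)] the $f^r$-invariant classes of $M$ are exactly the subsets of $M$ definable in $M$ by $L_{\mathrm{PA}}$-formulas with parameters from $J$.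
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:main}
For $f$ as in Theorem~\ref{thm:classes}, no $f^r$ with $r\neq0$ extends to an automorphism of a recursively saturated proper elementary end extension of $M$, countable or not.
\end{theorem}

Section~\ref{sec:truth} derives Theorem~\ref{thm:main} from Theorem~\ref{thm:classes}. The construction of $f$ takes Sections~\ref{sec:shift} to~\ref{sec:proof}; its shape is already visible in Example~\ref{ex:empty}, which achieves everything except recursive saturation and shows what must be added. Section~\ref{sec:positive}, which the answer does not depend on, gives sufficient conditions for an automorphism to extend. We do not characterize the automorphisms that extend.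

\section{Conventions and standard facts}\label{sec:conv}

\paragraph{Coding.} We use the pairing function $\langle x,y\rangle=\frac12(x+y)(x+y+1)+y$. Provably in $\mathrm{PA}$ it is a bijection with $x,y\le\langle x,y\rangle$, and its graph is defined by the quantifier-free formula $2z=(x+y)(x+y+1)+2y$. We write $z=\langle(z)_0,(z)_1\rangle$, and $\langle x_1,\dots,x_m\rangle=\langle x_1,\langle x_2,\dots,x_m\rangle\rangle$, $\langle x\rangle=x$. Finitely many parameters can therefore be replaced by one. A formula is \emph{bounded} if all its quantifiers have the form $\forall z\le t$ or $\exists z\le t$ with $t$ a term not containing $z$; the digit relation $x\in s$ is defined by a bounded formula. A number is determined by its digits, so a coded set has exactly one code, and the code of a subset of $[0,b]$ is less than $2^{b+1}$. Consequently,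
\begin{equation}\label{eq:smallcode}
\text{if } M\prec_{\mathrm{end}}N \text{ and } b\in M,\text{ then every code in $N$ of a subset of } [0,b] \text{ lies in } M.
\end{equation}
For $M\prec_{\mathrm{end}}N$ let $\mathrm{Cod}(N/M)$ be the family of all sets $\{x\in M:N\models x\in d\}$ with $d\in N$. Its members are classes of $M$: for $b\in M$, the set $\{x\le b: x\in d\}$ has a code in $N$, which lies in $M$ by \eqref{eq:smallcode}.

\paragraph{Arithmetic with a predicate.} Let $S$ be a unary predicate symbol, $L_S=L_{\mathrm{PA}}\cup\{S\}$, and let $\mathrm{PA}(S)$ be $\mathrm{PA}$ with the induction scheme for all $L_S$-formulas. \emph{Definable} means definable with parameters, and \emph{$\emptyset$-definable} means definable without them. The following hold in every $\mathfrak M=(M,S)\models\mathrm{PA}(S)$, and hence in every model $M$ of $\mathrm{PA}$, because $(M,\emptyset)\models\mathrm{PA}(S)$.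
\begin{enumerate}
\item[(P1)] Every nonempty definable set has a least element. \emph{Overspill:} if $M\neq\omega$, a definable set containing all standard numbers contains a nonstandard number.
\item[(P2)] If $D$ is definable and $b\in M$, then $D\cap[0,b]$ is coded. \emph{Collection:} for every formula $\psi$ and $b\in M$ there is $b'\in M$ with $\forall\vec x<b\,(\exists y\,\psi(\vec x,y)\to\exists y<b'\,\psi(\vec x,y))$.
\item[(P3)] \emph{Recursion:} if $F$ is an $\emptyset$-definable function, so is the function $G$ with given $\emptyset$-definable initial value and $G(s+1,\vec y)=F(s,G(s,\vec y),\vec y)$, by a formula that depends only on the formulas for $F$ and the initial value.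
\item[(P4)] A \emph{Skolem term} is a function $t(\vec y)=$ the least $z$ with $\psi(z,\vec y)$, or $0$ if there is none. A subset of $M$ closed under all Skolem terms is the universe of an elementary substructure, by the Tarski--Vaught test.
\item[(P5)] If $Y\subseteq M$ is definable in $\mathfrak M$, then $(M,Y)\models\mathrm{PA}(S)$, with $Y$ interpreting $S$.
\end{enumerate}

\paragraph{Automorphisms.} An automorphism $f$ of $M$ fixes $\omega$ pointwise, commutes with $\emptyset$-definable functions, and satisfies $x\in s\Leftrightarrow f(x)\in f(s)$. It preserves the order, so $f(x)>x$ gives $x<f(x)<f^2(x)<\cdots$, and likewise for $f(x)<x$. Hence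
\begin{equation}\label{eq:fixpowers}
\mathrm{fix}(f^r)=\mathrm{fix}(f)\quad\text{for every integer } r\neq0.
\end{equation}

\paragraph{Facts used without proof.} The \emph{standard system} $\mathrm{SSy}(M)$ of a nonstandard model is the family of sets $\{n\in\omega:M\models n\in s\}$, $s\in M$. A \emph{$\Sigma_1$-formula} is a formula $\exists y\,\delta$ with $\delta$ bounded.
\begin{enumerate}
\item[(F1)] \emph{Resplendency} (Barwise--Schlipf, Ressayre). If $M$ is countable and recursively saturated, $T$ is a recursive theory in $L_{\mathrm{PA}}$ plus finitely many new symbols, and $\mathrm{Th}(M)\cup T$ is consistent, then $M$ expands to a model of $T$.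
\item[(F2)] Two countable recursively saturated models of $\mathrm{PA}$ with the same theory and the same standard system are isomorphic.
\item[(F3)] There is a $\Sigma_1$-formula $\mathrm{Sat}_{\Sigma_1}(e,u)$ such that $\mathrm{PA}\vdash\forall u\,(\zeta(u)\leftrightarrow\mathrm{Sat}_{\Sigma_1}(\ulcorner\zeta\urcorner,u))$ for every $\Sigma_1$-formula $\zeta(u)$ of $L_{\mathrm{PA}}$ with one free variable.
\item[(F4)] Every recursive function $h:\omega\to\omega$ is represented by a formula $\varepsilon$ with $\mathrm{PA}\vdash\forall y\,(\varepsilon(n,y)\leftrightarrow y=h(n))$ for each $n\in\omega$. The Skolem term of $\varepsilon$ is an $\emptyset$-definable function, again written $h$, that has the right values on $\omega$ in every model.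
\end{enumerate}
A recursive type can be listed recursively as $\psi_0(x,a),\psi_1(x,a),\dots$, with a single parameter $a$, and we always write types in this way.

\section{Truth coded in an end extension}\label{sec:truth}

Fix a recursive enumeration $(\varphi_n)_{n\in\omega}$ of all $L_{\mathrm{PA}}$-formulas with at most the free variable $v$.

\begin{definition}
A set $S\subseteq M$ is \emph{correct} if $\langle n,x\rangle\in S\Leftrightarrow M\models\varphi_n(x)$ for all $n\in\omega$ and $x\in M$.
\end{definition}

A correct set is a truth table for $M$ whose $n$-th column lists the elements satisfying $\varphi_n$. Nothing is required of the columns with nonstandard index.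

\begin{lemma}[Tarski]\label{lem:tarski}
No correct subset of $M$ is definable in $M$.
\end{lemma}

\begin{proof}
Suppose $\theta(u,p)$ defines a correct set $S$. The formula $\neg\theta(\langle(v)_0,v\rangle,(v)_1)$ is $\varphi_n$ for some $n$. For $y=\langle n,p\rangle$ we get $\varphi_n(y)\Leftrightarrow\neg\theta(\langle n,y\rangle,p)\Leftrightarrow\langle n,y\rangle\notin S\Leftrightarrow\neg\varphi_n(y)$, a contradiction.
\end{proof}

A recursively saturated model cannot define its truth table, but it codes every bounded part of it.

\begin{lemma}\label{lem:truthcode}
Let $N\models\mathrm{PA}$ be recursively saturated and $a\in N$. There is $d\in N$ with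
\begin{equation}\label{eq:truthcode}
N\models\forall x\le a\,\bigl(\langle n,x\rangle\in d\leftrightarrow\varphi_n(x)\bigr)\quad\text{for all } n\in\omega.
\end{equation}
\end{lemma}

\begin{proof}
The conditions \eqref{eq:truthcode} form a recursive set of formulas in the variable $d$. The first $j$ of them are satisfied by the code of $\{\langle n,x\rangle:n<j,\ x\le a,\ \varphi_n(x)\}$, a bounded definable set, which exists by (P2).
\end{proof}

We call such a $d$ a \emph{truth code up to $a$}. When $a$ lies above a smaller model, $d$ records the whole truth table of that model. This is the obstruction in its simplest form, with no automorphism present.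

\begin{corollary}\label{cor:codes}
Let $M\prec_{\mathrm{end}}N\neq M$ with $N$ recursively saturated. Then $\mathrm{Cod}(N/M)$ contains a correct set, and so a set that is not definable in $M$.
\end{corollary}

\begin{proof}
Let $d$ be a truth code up to some $a\in N\setminus M$. For $n\in\omega$ and $x\in M$ we have $x\le a$, so $\langle n,x\rangle\in d\Leftrightarrow N\models\varphi_n(x)\Leftrightarrow M\models\varphi_n(x)$. Apply Lemma~\ref{lem:tarski}.
\end{proof}

Now let $g\in\mathrm{Aut}(N)$ extend $f\in\mathrm{Aut}(M)$. We want a correct set that is both a class and $f$-invariant. The trace of $d$ on $M$ is a class, but $f$ need not respect its nonstandard columns. The set $T=\{\langle n,x\rangle:n\in\omega,\ M\models\varphi_n(x)\}$ of standard columns is invariant under every automorphism, but it is not a class of a nonstandard $M$: if $s$ coded $T\cap[0,b]$ with $b$ nonstandard, then $\{j:\exists n>j\,\langle n,0\rangle\in s\}$ would be a definable set equal to $\omega$, because infinitely many formulas hold of $0$, and this contradicts overspill. The way out is to keep a small nonstandard number of columns. The codes $d$ and $g(d)$ agree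 on standard columns, since both are truth codes, and overspill extends the agreement a little further.

\begin{lemma}\label{lem:invariant}
Let $f\in\mathrm{Aut}(M)$ fix $[0,e]$ pointwise, where $e\in M$ is nonstandard. Let $M\prec_{\mathrm{end}}N\neq M$ with $N$ recursively saturated, and suppose $f$ extends to $g\in\mathrm{Aut}(N)$. Then some $S\in\mathrm{Cod}(N/M)$ is correct and $f$-invariant.
\end{lemma}

\begin{proof}
Let $a\in N\setminus M$ and let $d$ be a truth code up to $a$. Applying $g$ to \eqref{eq:truthcode} shows that $g(d)$ is a truth code up to $g(a)$. Since $g$ maps $M$ onto $M$, $g(a)\notin M$, so $a^*=\min(a,g(a))$ exceeds every element of $M$. For every standard $k$,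
\begin{equation}\label{eq:agree}
N\models\forall n<k\ \forall x\le a^*\,\bigl(\langle n,x\rangle\in d\leftrightarrow\langle n,x\rangle\in g(d)\bigr),
\end{equation}
and by overspill \eqref{eq:agree} holds for some nonstandard $k\in N$. Let $c=\min(k,e)$. Then $c$ is nonstandard, $c\in M$ because $c\le e$, and $f$ fixes $[0,c]$ pointwise. Put
\[
S=\{\langle n,x\rangle:n<c,\ x\in M,\ N\models\langle n,x\rangle\in d\}.
\]
This is the trace on $M$ of the set $\{u\in d:(u)_0<c\}$, which is coded in $N$, so $S\in\mathrm{Cod}(N/M)$. It has the same standard columns as the trace of $d$, so it is correct by the proof of Corollary~\ref{cor:codes}.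

Let $\langle n,x\rangle\in M$; its image is $\langle f(n),f(x)\rangle$. If $n<c$, then $f(n)=g(n)=n$ and $f(x)\le a^*$, so
\[
\langle n,x\rangle\in d\iff\langle n,f(x)\rangle\in g(d)\iff\langle n,f(x)\rangle\in d,
\]
the first step by applying $g$ and the second by \eqref{eq:agree}. If $n\ge c$, then $f(n)\ge f(c)=c$, and neither $\langle n,x\rangle$ nor its image is in $S$. Thus $u\in S\Leftrightarrow f(u)\in S$ for all $u\in M$.
\end{proof}

Recursive saturation of $N$ was used only to find $d$, the fixed segment $[0,e]$ only to keep the columns $n<c$ in place, and the cardinality of $N$ not at all.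

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:classes}]
Let $r\neq0$. Since $J\cong M$, there is a nonstandard $e\in J$, and $f^r$ fixes $[0,e]\subseteq J$ pointwise. If $f^r$ extended to a recursively saturated proper elementary end extension $N$, Lemma~\ref{lem:invariant} would give a correct $f^r$-invariant set $S\in\mathrm{Cod}(N/M)$. This $S$ is a class of $M$, hence definable in $M$ by Theorem~\ref{thm:classes}(ii), contrary to Lemma~\ref{lem:tarski}.
\end{proof}

\section{A conservative extension with a shift}\label{sec:shift}

To prove Theorem~\ref{thm:classes} we build a model from below, by end extensions, together with an automorphism. At each step we need to control two things: which subsets of the old model become coded, and which new points are fixed. For the first, we add elements $a$ such that every set $\{m\in M:\varphi(a,m)\}$ is already definable in the old model. Such an element is described by a quantifier ``for almost all $x$'' that is itself expressible in the language: one declares $\varphi(a,m)$ true when $\varphi(x,m)$ holds for almost all $x$.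

\begin{lemma}[Gaifman]\label{lem:Q}
To each $L_S$-formula $\varphi(x,\vec y)$ one can assign an $L_S$-formula $Qx\,\varphi(x,\vec y)$, with free variables among $\vec y$, such that for every $\mathfrak M=(M,S)\models\mathrm{PA}(S)$ there is an ultrafilter $\mathcal U$ on the Boolean algebra of definable subsets of $\mathfrak M$, all of whose members are unbounded, with
\[
\mathfrak M\models Qx\,\varphi(x,\vec m)\iff\{x\in M:\mathfrak M\models\varphi(x,\vec m)\}\in\mathcal U
\]
for all $\varphi$ and all $\vec m$ from $M$.
\end{lemma}

\begin{proof}
List all $L_S$-formulas in the two variables $x,y$ as $\vartheta_0,\vartheta_1,\dots$. We find parameter-free formulas $\alpha_i(x)$ that define, in every model of $\mathrm{PA}(S)$, unbounded sets $M=A_0\supseteq A_1\supseteq\cdots$ such that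
\begin{equation}\label{eq:decide}
\text{for every } y\in M,\ \vartheta_i(x,y)\text{ has a constant truth value for all large } x\in A_{i+1}.
\end{equation}
A single formula $\vartheta_i$ gives one set for each $y\in M$, so $A_{i+1}$ must decide $M$-many sets at once. This is done by a diagonal argument inside the model.

Let $A=A_i$, $\vartheta=\vartheta_i$, and work in a model of $\mathrm{PA}(S)$. For $s,\sigma\in M$ let $B(s,\sigma)=\{x\in A:\forall y<s\,(\vartheta(x,y)\leftrightarrow y\in\sigma)\}$. By (P3) define $\sigma_0=0$ and
\[
\sigma_{s+1}=\begin{cases}\sigma_s+2^s&\text{if } \{x\in B(s,\sigma_s):\vartheta(x,s)\}\text{ is unbounded,}\\ \sigma_s&\text{otherwise,}\end{cases}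
\]
and let $B_s=B(s,\sigma_s)$. By induction $\sigma_s<2^s$, so $\sigma_{s+1}$ and $\sigma_s$ have the same digits below $s$. Hence $B_{s+1}=\{x\in B_s:\vartheta(x,s)\}$ in the first case and $B_{s+1}=\{x\in B_s:\neg\vartheta(x,s)\}$ in the second. In the first case $B_{s+1}$ is unbounded by definition; in the second it is $B_s$ minus a bounded set. As $B_0=A$, induction in $\mathrm{PA}(S)$ shows that all $B_s$ are unbounded. By (P3) again let $x_0=\min B_0$ and $x_{s+1}=\min\{x\in B_{s+1}:x>x_s\}$, and let $A_{i+1}=\{x_s:s\in M\}\subseteq A$. It is defined by a parameter-free formula $\alpha_{i+1}$ and is unbounded, since $x_s\ge s$. An element of $A_{i+1}$ above $x_y$ is $x_s$ with $s>y$, so it lies in $B_s\subseteq B_{y+1}$, where $\vartheta(\cdot,y)$ has a constant truth value. This proves \eqref{eq:decide}.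

Given $\varphi(x,y_1,\dots,y_j)$, let $\vartheta_i(x,y)$ be the formula saying that $\varphi$ holds of $x$ and the tuple coded by $y$, and let $Qx\,\varphi(x,\vec y)$ be $\exists w\,\forall x>w\,(\alpha_{i+1}(x)\to\varphi(x,\vec y))$. (If $\vec y$ is empty, take $\vartheta_i=\varphi$.) Let $\mathcal U$ consist of the definable sets that contain $A_j\setminus[0,w]$ for some $j\in\omega$, $w\in M$. These sets are unbounded. The intersection of $A_j\setminus[0,w]$ and $A_{j'}\setminus[0,w']$ contains $A_{\max(j,j')}\setminus[0,\max(w,w')]$, so $\mathcal U$ is a proper filter. If $Qx\,\varphi(x,\vec m)$ holds, then $D=\{x:\varphi(x,\vec m)\}$ contains some $A_{i+1}\setminus[0,w]$, so $D\in\mathcal U$. If it fails, then by \eqref{eq:decide} $\varphi(x,\vec m)$ is false for all large $x\in A_{i+1}$, so $M\setminus D\in\mathcal U$ and $D\notin\mathcal U$. This proves the equivalence, and also that $\mathcal U$ is an ultrafilter.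
\end{proof}

Since $Qx\,\varphi$ is again an $L_S$-formula, the quantifier can be iterated. Write $Q\vec x$ for $Qx_1\cdots Qx_l$, $l\ge0$. The order matters. The bounded set $[0,m]$ is not in $\mathcal U$, so $Qy\,(m<y)$ holds for every $m$; thus $Qx\,Qy\,(x<y)$ is true, while $Qy\,Qx\,(x<y)$ is false.

\begin{lemma}\label{lem:iter}
In every model of $\mathrm{PA}(S)$, for formulas with arbitrary parameters:
\begin{enumerate}
\item[(i)] if $\forall\vec x\,(\varphi\to\psi)$, then $Q\vec x\,\varphi\to Q\vec x\,\psi$;
\item[(ii)] $Q\vec x\,\neg\varphi\leftrightarrow\neg Q\vec x\,\varphi$ and $Q\vec x\,(\varphi\wedge\psi)\leftrightarrow Q\vec x\,\varphi\wedge Q\vec x\,\psi$;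
\item[(iii)] $Q\vec x\,\varphi\to\exists\vec x\,\varphi$;
\item[(iv)] if $z$ is not free in $\varphi$, then $Qx_1\cdots Qx_j\,Qz\,Qx_{j+1}\cdots Qx_l\,\varphi\leftrightarrow Q\vec x\,\varphi$.
\end{enumerate}
\end{lemma}

\begin{proof}
For (i)--(iii) use induction on $l$, the case $l=0$ being trivial. Let $D_\varphi=\{x_1:Qx_2\cdots Qx_l\,\varphi\}$, so that $Q\vec x\,\varphi$ holds iff $D_\varphi\in\mathcal U$. The induction hypothesis, applied for each value of $x_1$, gives $D_\varphi\subseteq D_\psi$ in (i), and $D_{\neg\varphi}=M\setminus D_\varphi$, $D_{\varphi\wedge\psi}=D_\varphi\cap D_\psi$ in (ii); now use that $\mathcal U$ is an ultrafilter. In (iii), $D_\varphi\in\mathcal U$ has an element $x_1$, and the hypothesis supplies $x_2,\dots,x_l$. For (iv), let $\theta$ be $Qx_{j+1}\cdots Qx_l\,\varphi$. For fixed $x_1,\dots,x_j$ the set $\{z:\theta\}$ is $M$ or $\emptyset$, so $Qz\,\theta\leftrightarrow\theta$; apply (i) to the outer $j$ quantifiers.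
\end{proof}

For control over fixed points we add a sequence $(a_i)_{i\in\mathbb Z}$ of such elements and let the automorphism shift it; the index set is $\mathbb Z$ so that the shift is a bijection. To see why new elements move, take $t(a_0)$ for a Skolem term $t$. If the shift fixes it, then $t(a_0)=t(a_1)$, which will mean $Qx\,Qy\,(t(x)=t(y))$. Then for some $x\in M$ the value $v=t(x)$ satisfies $Qy\,(t(y)=v)$, that is, $t(a_1)=v$, and the element was in $M$ all along.

\begin{proposition}\label{prop:shift}
Every countable $\mathfrak M=(M,S)\models\mathrm{PA}(S)$ has a countable elementary extension $\mathfrak M^*=(M^*,S^*)$ such that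
\begin{enumerate}
\item[(a)] $M^*$ is a proper end extension of $M$;
\item[(b)] if $D\subseteq M^*$ is definable in $\mathfrak M^*$, then $D\cap M$ is definable in $\mathfrak M$;
\item[(c)] every $f\in\mathrm{Aut}(\mathfrak M)$ extends to some $f^*\in\mathrm{Aut}(\mathfrak M^*)$ with $\mathrm{fix}(f^*)=\mathrm{fix}(f)$.
\end{enumerate}
\end{proposition}

\begin{proof}
Add to $L_S$ a constant for each element of $M$ and new constants $a_i$, $i\in\mathbb Z$. For $\vec\imath=(i_1<\dots<i_l)$ write $a_{\vec\imath}$ for $a_{i_1},\dots,a_{i_l}$. Every sentence of the new language has the form $\varphi(a_{\vec\imath},\vec m)$, where $\vec\imath$ is any increasing list containing the indices that occur. Put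
\[
\varphi(a_{\vec\imath},\vec m)\in\Gamma\iff\mathfrak M\models Q\vec x\,\varphi(\vec x,\vec m).
\]
By Lemma~\ref{lem:iter}(iv), lengthening the list does not change the condition. So $\Gamma$ is well defined, and finitely many sentences can be written over one list. By (ii), $\Gamma$ contains exactly one of each sentence and its negation and is closed under conjunction. By (iii), the conjunction of finitely many members of $\Gamma$ becomes true in $\mathfrak M$ for some interpretation of the $a_i$ that occur. Thus $\Gamma$ is a complete consistent theory, and the case $l=0$ shows that it contains the elementary diagram of $\mathfrak M$. Take a model of $\Gamma$ and let $\mathfrak M^*$ consist of its elements that are definable from $M\cup\{a_i:i\in\mathbb Z\}$. By (P4), $\mathfrak M\prec\mathfrak M^*\models\Gamma$. The model $\mathfrak M^*$ is countable, and each of its elements is $t(m,a_{\vec\imath})$ for a Skolem term $t$, some $m\in M$ and some increasing $\vec\imath$.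

(b) If $D$ is defined by $\psi(u,t(m,a_{\vec\imath}))$, then for $u\in M$ we have $u\in D$ iff $\psi(u,t(m,a_{\vec\imath}))\in\Gamma$ iff $\mathfrak M\models Q\vec x\,\psi(u,t(m,\vec x))$.

(a) For $m\in M$ we have $Qx\,(x>m)$, so $a_0>m$ and $a_0\notin M$. Suppose $u\in M^*\setminus M$ and $u<m\in M$. By (b) the set $\{x\in M:x<u\}$ is definable in $\mathfrak M$. It contains $0$ and is closed under successor, because $u\notin M$, and it omits $m$. This contradicts induction in $\mathfrak M$.

(c) Let $\pi$ be the substitution $m\mapsto f(m)$, $a_i\mapsto a_{i+1}$. It keeps lists of indices increasing, and $f$ preserves the $L_S$-formula $Q\vec x\,\varphi(\vec x,\vec y)$, so $\sigma\in\Gamma\Leftrightarrow\pi(\sigma)\in\Gamma$ for every sentence $\sigma$. Define $f^*(t(m,a_{\vec\imath}))=t(f(m),a_{\vec\imath+1})$, where $\vec\imath+s=(i_1+s,\dots,i_l+s)$. For an $L_S$-formula $\chi$ and closed terms $\vec\tau$ of this form, $\mathfrak M^*\models\chi(\vec\tau)$ iff $\mathfrak M^*\models\chi(\pi\vec\tau)$. With $\chi$ the equality this says that $f^*$ is well defined and injective, and in general that $f^*$ preserves all formulas. It is onto because $f$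 and the shift are, and it extends $f$.

Let $u=t(m,a_{\vec\imath})$ be fixed by $f^*$; we show $u\in M$. We may assume $l\ge1$. Choose $s>i_l-i_1$ and let $m'=f^s(m)$. Then $u=(f^*)^s(u)$ gives $t(m,a_{\vec\imath})=t(m',a_{\vec\imath+s})$, and all indices in $\vec\imath$ are below all indices in $\vec\imath+s$. Therefore $\mathfrak M\models Q\vec x\,Q\vec y\,(t(m,\vec x)=t(m',\vec y))$. By Lemma~\ref{lem:iter}(iii) there is $\vec x$ in $M$ such that $v=t(m,\vec x)\in M$ satisfies $\mathfrak M\models Q\vec y\,(v=t(m',\vec y))$. So the sentence $v=t(m',a_{\vec\imath+s})$ is in $\Gamma$, and $u=v\in M$.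
\end{proof}

We call $\mathfrak M^*$ the \emph{shift extension} of $\mathfrak M$. An extension with property (b) is called \emph{conservative}; in it every member of $\mathrm{Cod}(M^*/M)$ is definable in $\mathfrak M$. Countability of $M$ was used only to conclude that $M^*$ is countable.

\begin{corollary}\label{cor:nosat}
Every automorphism of a countable model $M$ of $\mathrm{PA}$ extends to a proper elementary end extension of $M$, namely to the universe $M^*$ of $(M,\emptyset)^*$. This $M^*$ is not recursively saturated.
\end{corollary}

\begin{proof}
The first claim is Proposition~\ref{prop:shift} with $S=\emptyset$. Sets definable in $(M,\emptyset)$ are definable in $M$, so all members of $\mathrm{Cod}(M^*/M)$ are definable in $M$, and Corollary~\ref{cor:codes} gives the second claim.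
\end{proof}

\section{Towers of shift extensions}\label{sec:towers}

One shift extension controls the classes of $M$ that are coded in $M^*$, but says nothing about the classes of $M^*$. In the union of an $\omega$-chain $M_0\prec_{\mathrm{end}}M_1\prec_{\mathrm{end}}\cdots$ this problem disappears: a class of the union is, on each $M_n$, coded by an element of $M_{n+1}$. The next lemma combines this with invariance.

\begin{lemma}\label{lem:onestep}
Let $\mathfrak M=(M,S)\models\mathrm{PA}(S)$ be countable with shift extension $(M^*,S^*)$, let $M^*\prec_{\mathrm{end}}N$, and let $X$ be a class of $N$. If $h\in\mathrm{Aut}(\mathfrak M)$ and $X\cap M$ is $h$-invariant, then $X\cap M=\{x\in M:\mathfrak M\models\psi(x,p)\}$ for some $L_S$-formula $\psi$ and some $p\in\mathrm{fix}(h)$.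
\end{lemma}

\begin{proof}
Take $b\in M^*\setminus M$. The code $s$ of $X\cap[0,b]$ lies in $M^*$ by \eqref{eq:smallcode}, and $X\cap M=\{x\in M:x\in s\}$ because $b$ exceeds all elements of $M$. By Proposition~\ref{prop:shift}(b), $X\cap M$ is defined in $\mathfrak M$ by some $\psi(x,p_0)$. The set $P$ of all $p\in M$ such that $\psi(x,p)$ defines $X\cap M$ is definable in $\mathfrak M$, by $\forall x\,(\psi(x,p)\leftrightarrow\psi(x,p_0))$, so it has a least element $p$. Since $h$ is an automorphism of $\mathfrak M$ preserving $X\cap M$, it maps $P$ onto $P$; being order-preserving, it fixes $p$.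
\end{proof}

\begin{example}[The tower over the empty predicate]\label{ex:empty}
Let $M_0$ be a countable model of $\mathrm{PA}$ and $f_0=\mathrm{id}$. Let $(M_{n+1},\emptyset)=(M_n,\emptyset)^*$ and $f_{n+1}=f_n^*$, and put $M_\omega=\bigcup_nM_n$, $f=\bigcup_nf_n$. The union of an elementary chain is an elementary extension of each member, so $M_n\prec_{\mathrm{end}}M_\omega$, and $f\in\mathrm{Aut}(M_\omega)$. By Proposition~\ref{prop:shift}(c) and \eqref{eq:fixpowers}, $\mathrm{fix}(f_n^r)=M_0$ for all $n$ and $r\neq0$, so $\mathrm{fix}(f^r)=M_0$.

Let $X$ be an $f^r$-invariant class of $M_\omega$. As $f^r$ maps $M_n$ onto $M_n$, the set $X\cap M_n$ is $f_n^r$-invariant, and Lemma~\ref{lem:onestep} gives $L_{\mathrm{PA}}$-formulas $\psi_n$ and parameters $p_n\in M_0$ such that $\psi_n(x,p_n)$ defines $X\cap M_n$ in $M_n$. Because the parameters are in $M_0$, these definitions can be compared there. Since $M_0\prec M_n$, both $\psi_n(x,p_n)$ and $\psi_0(x,p_0)$ define $X\cap M_0$ in $M_0$. So $\forall x\,(\psi_n(x,p_n)\leftrightarrow\psi_0(x,p_0))$ holds in $M_0$, hence in $M_n$. Thus $\psi_0(x,p_0)$ defines $X\cap M_n$ in $M_n$ for every $n$, and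 it defines $X$ in $M_\omega$.

So $M_\omega$, $J=M_0$ and $f$ satisfy (i) and (ii) of Theorem~\ref{thm:classes}. But $M_\omega$ is not recursively saturated. A member of $\mathrm{Cod}(M_\omega/M_0)$ belongs to $\mathrm{Cod}(M_1/M_0)$, as one sees by cutting its code off at some $b\in M_1\setminus M_0$ and using \eqref{eq:smallcode}. So it is definable in $M_0$, and Corollary~\ref{cor:codes} applies.
\end{example}

By Corollary~\ref{cor:codes}, a recursively saturated $M_{n+1}$ must code a correct subset of $M_n$. If $M_{n+1}$ is to be conservative over $(M_n,S_n)$, the predicate $S_n$ must therefore define truth for $M_n$. Suppose we carry one such predicate through the tower, $(M_{n+1},S_{n+1})=(M_n,S_n)^*$. Then $S_\omega=\bigcup_nS_n$ is $f$-invariant, and it is a class because $(M_\omega,S_\omega)\models\mathrm{PA}(S)$; this is the kind of invariant class that we must destroy. Truth is needed at each stage and must be absent in the limit. We reconcile these demands by discarding part of the predicate at every step, so that each stage keeps enough and nothing beyond the arithmetically definable survives all stages.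

\section{Jump hierarchies of nonstandard height}\label{sec:hier}

We need predicates with four properties: they exist on every countable recursively saturated model; they force recursive saturation through a first-order property, which passes to shift extensions; they can be truncated to smaller predicates of the same kind; and a set definable from every truncation is definable in arithmetic alone. The last is the delicate one, since the defining formulas may be different for different truncations. It calls for a predicate in which a slightly longer truncation is a truth definition for a shorter one, and iterating the Turing jump inside the model achieves this.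

\subsection*{The jump}

Let $X$ be a unary predicate symbol, with $L_X$ and $\mathrm{PA}(X)$ as before. A \emph{$\Sigma_1(X)$-formula} is a formula $\exists y\,\delta$ with $\delta$ a bounded $L_X$-formula; several existential quantifiers contract to one, as $\exists y_1\exists y_2\,\delta$ is equivalent to $\exists y\,\exists y_1\le y\,\exists y_2\le y\,\delta$. A witness to a $\Sigma_1(X)$-statement consults only a bounded part of $X$, and that part is coded. So we let
\[
U(e,v;X):=\exists b\,\exists s\,\bigl(\forall x\le b\,(x\in s\leftrightarrow X(x))\wedge\mathrm{Sat}_{\Sigma_1}(e,\langle v,b,s\rangle)\bigr).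
\]

\begin{lemma}\label{lem:universal}
From each $\Sigma_1(X)$-formula $\eta(v)$ one can compute $e\in\omega$ such that $\mathrm{PA}(X)\vdash\eta(v)\leftrightarrow U(e,v;X)$.
\end{lemma}

\begin{proof}
To each bounded $\delta(\vec z)$ assign a term $t_\delta(\vec z)$: for $X(t)$ take $t$, for other atomic formulas $0$, for Boolean combinations the sum of the terms of the parts, and for $\forall w\le r\,\delta'$ or $\exists w\le r\,\delta'$ the result of substituting $r$ for $w$ in $t_{\delta'}$. Let $\delta^s$ be the bounded $L_{\mathrm{PA}}$-formula obtained by replacing each $X(t)$ by $t\in s$. Terms are nondecreasing in each variable, so induction on $\delta$ shows in $\mathrm{PA}(X)$: if $t_\delta(\vec z)\le b$ and $\forall x\le b\,(x\in s\leftrightarrow X(x))$, then $\delta(\vec z)\leftrightarrow\delta^s(\vec z)$.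

For $\eta=\exists y\,\delta(v,y)$ let $e$ be the G\"odel number of a $\Sigma_1$-form of
\[
\zeta(u):=\exists v,b,s,y\,\bigl(u=\langle v,b,s\rangle\wedge t_\delta(v,y)\le b\wedge\delta^s(v,y)\bigr).
\]
If $\delta(v,y)$ holds, take $b=t_\delta(v,y)$ and $s$ the code of $X\cap[0,b]$, which exists by (P2); then $\zeta(\langle v,b,s\rangle)$ holds, hence $U(e,v;X)$ by (F3). Conversely, $b,s$ witnessing $U(e,v;X)$ give $y$ with $t_\delta(v,y)\le b$ and $\delta^s(v,y)$, hence $\delta(v,y)$.
\end{proof}

Put $\mathrm{TJ}(X)=\{\langle e,v\rangle:U(e,v;X)\}$, $X^{(0)}=X$ and $X^{(q+1)}=\mathrm{TJ}(X^{(q)})$ for $q\in\omega$. Each $X^{(q)}$ is given by a parameter-free $L_X$-formula. One jump absorbs one logical operation, so finitely many jumps absorb any formula.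

\begin{lemma}\label{lem:levels}
From each $L_X$-formula $\eta(\vec v)$, where $\vec v$ is a nonempty list containing its free variables, one can compute $e,q\in\omega$ with $\mathrm{PA}(X)\vdash\eta(\vec v)\leftrightarrow\langle e,\langle\vec v\rangle\rangle\in X^{(q)}$.
\end{lemma}

\begin{proof}
Say that $\eta$ has index $e$ at level $q$ in this case. First, let $\xi(\vec v;Y)$ be a $\Sigma_1(Y)$-formula. Lemma~\ref{lem:universal}, applied to $\exists\vec v\,(u=\langle\vec v\rangle\wedge\xi)$, gives $e$ with $\mathrm{PA}(Y)\vdash\xi(\vec v;Y)\leftrightarrow\langle e,\langle\vec v\rangle\rangle\in\mathrm{TJ}(Y)$. Substituting the definition of $X^{(q)}$ for $Y$ turns axioms of $\mathrm{PA}(Y)$ into axioms of $\mathrm{PA}(X)$, so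
\begin{equation}\label{eq:lift}
\xi(\vec v;X^{(q)})\text{ has a computable index at level } q+1.
\end{equation}
Now use induction on $\eta$. Atomic formulas are equivalent to $\Sigma_1(X)$-formulas and have an index at level $1$ by \eqref{eq:lift}. Let $\eta$ have index $e$ at level $q$ and write $Y=X^{(q)}$. Then $\eta$ is equivalent to $\exists z\,(z=\langle e,\langle\vec v\rangle\rangle\wedge Y(z))$ and $\neg\eta$ to $\exists z\,(z=\langle e,\langle\vec v\rangle\rangle\wedge\neg Y(z))$; if $\vec v=(\vec v_0,w)$, then $\exists w\,\eta$ is equivalent to $\exists w\,\exists z\,(z=\langle e,\langle\vec v_0,w\rangle\rangle\wedge Y(z))$. All three are $\Sigma_1(Y)$, so they have indices at level $q+1$. The first case lets us raise two formulas to a common level $q$; their conjunction is then $\Sigma_1(X^{(q)})$ and has an index at level $q+1$.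
\end{proof}

\subsection*{Hierarchies}

For $S\subseteq M$ let $S[n]=\{x:\langle n,x\rangle\in S\}$ be the $n$-th column and $S{\restriction}k=\{\langle n,x\rangle\in S:n\le k\}$ the truncation at $k$. Let $H(S,k)$ be the $L_S$-formula, with free variable $k$, which says
\[
S=S{\restriction}k,\qquad S[0]=\emptyset,\qquad S[n+1]=\mathrm{TJ}(S[n])\ \text{ for all } n<k.
\]

\begin{definition}\label{def:hier}
$S\subseteq M$ is a \emph{hierarchy of height $k\in M$} on $M$ if $(M,S)\models\mathrm{PA}(S)+H(S,k)$.
\end{definition}

For $n\in\omega$ let $\tau_n(v)$ be the $L_{\mathrm{PA}}$-formula defining $\emptyset^{(n)}$. Let $S$ be a hierarchy of height $k$ on $M$.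
\begin{enumerate}
\item[(H1)] If $q\in\omega$ and $k'+q\le k$, then $(S[k'])^{(q)}=S[k'+q]$, by induction on $q$ in the metatheory. In particular $S[n]=\{x:M\models\tau_n(x)\}$ for standard $n\le k$.
\item[(H2)] If $k'\le k$, then $S{\restriction}k'$ is a hierarchy of height $k'$, by (P5).
\item[(H3)] If $(M,S)\prec(N,S^+)$, then $S^+$ is a hierarchy of height $k$ on $N$.
\end{enumerate}
A hierarchy of standard height is definable in $M$ and carries no information. One of nonstandard height contains, by Lemma~\ref{lem:levels} and (H1), every $L_{\mathrm{PA}}$-definable set in a standard column. The ideal height $\omega$ is not available: jumps are nonempty (the formula $v=v$ has an index), so a predicate consisting of the standard columns only would define $\omega$, contrary to overspill. We shall approach $\omega$ from above instead.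

\begin{lemma}\label{lem:exist}
Every countable recursively saturated $M\models\mathrm{PA}$ carries a hierarchy of nonstandard height.
\end{lemma}

\begin{proof}
Let $\kappa$ be a new constant. By (F1) it suffices to show that the recursive theory $\mathrm{PA}(S)+H(S,\kappa)+\{\kappa>n:n\in\omega\}$ is consistent with $\mathrm{Th}(M)$. A finite part is satisfied in $M$ by a large standard value $n$ of $\kappa$ and the set $S=\{\langle j,x\rangle:j\le n,\ \tau_j(x)\}$, which is definable in $M$, so that $(M,S)\models\mathrm{PA}(S)$ by (P5).
\end{proof}

\begin{lemma}\label{lem:sat}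
If $M$ carries a hierarchy $S$ of nonstandard height $k$, then $M$ is recursively saturated.
\end{lemma}

\begin{proof}
Let $\{\psi_i(x,a):i\in\omega\}$ be a recursive type over $M$. Lemma~\ref{lem:levels}, used in $(M,\emptyset)$, and (H1) give recursive functions $i\mapsto e_i$, $i\mapsto q_i$ with $M\models\psi_i(x,a)\Leftrightarrow\langle e_i,\langle x,a\rangle\rangle\in S[q_i]$ for $i\in\omega$, $x\in M$. Extend them to $\emptyset$-definable functions by (F4). The infinitely many formulas $\psi_i$ are now instances of one $L_S$-formula. The statement $\exists x\,\forall i<j\ \langle e_i,\langle x,a\rangle\rangle\in S[q_i]$ holds for every standard $j$, as the type is finitely satisfiable. By overspill in $(M,S)$ it holds for a nonstandard $j$, and the witness $x$ realizes the type.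
\end{proof}

The next lemma says that finitely many further columns contain each set definable over a truncation. The point is to recover all columns up to $k'$, possibly nonstandardly many, from the single column $S[k']$.

\begin{lemma}\label{lem:capture}
For every $L_S$-formula $\psi(x,y)$ there are $e,q\in\omega$ such that, whenever $S$ is a hierarchy of height $k$ on $M$ and $k'+q\le k$, we have for all $x,p\in M$
\[
(M,S{\restriction}k')\models\psi(x,p)\iff\langle e,\langle x,p,k'\rangle\rangle\in S[k'+q].
\]
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:universal} there is $e_0\in\omega$ with $\mathrm{PA}(X)\vdash X(v)\leftrightarrow\langle e_0,v\rangle\in\mathrm{TJ}(X)$. Each $(M,S[n])$ is a model of $\mathrm{PA}(X)$ by (P5), so $u\in S[n]\Leftrightarrow\langle e_0,u\rangle\in S[n+1]$ for all $n<k$. By (P3) let $\rho(0,u)=u$ and $\rho(j+1,u)=\langle e_0,\rho(j,u)\rangle$. Induction on $j$ in $(M,S)$ gives $u\in S[n]\Leftrightarrow\rho(j,u)\in S[n+j]$ whenever $n+j\le k$. Hence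
\[
\langle n,u\rangle\in S{\restriction}k'\iff n\le k'\ \text{and}\ \rho(k'-n,u)\in S[k'].
\]
Let $\psi^+(x,y,w)$ be the $L_X$-formula obtained from $\psi$ by replacing each $S(t)$ by $(t)_0\le w\wedge X(\rho(w-(t)_0,(t)_1))$; it depends only on $\psi$. Then $(M,S{\restriction}k')\models\psi(x,p)$ iff $(M,S[k'])\models\psi^+(x,p,k')$. Take $e,q$ for $\psi^+$ from Lemma~\ref{lem:levels} and use $(S[k'])^{(q)}=S[k'+q]$.
\end{proof}

\begin{lemma}\label{lem:descent}
Let $S$ be a hierarchy of nonstandard height $k$ on $M$. If $Y\subseteq M$ is definable in $(M,S{\restriction}k')$ for every nonstandard $k'\le k$, then $Y$ is definable in $M$ by an $L_{\mathrm{PA}}$-formula with parameters.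
\end{lemma}

\begin{proof}
The hypothesis involves a different formula for each $k'$; we replace it by one definable condition and take a least element. Taking $k'=k$, the set $Y$ is definable in $(M,S)$, and so is
\[
L=\{l\le k:\exists e,w\ \forall x\,(x\in Y\leftrightarrow\langle e,\langle x,w\rangle\rangle\in S[l])\}.
\]
Let $c\le k$ be nonstandard and $k'=\lfloor c/2\rfloor$, which is nonstandard. Let $\psi(x,p)$ define $Y$ in $(M,S{\restriction}k')$, and take $e,q$ from Lemma~\ref{lem:capture}. Since $q$ is standard, $k'+q\le2k'\le c\le k$, so $k'+q\in L$, witnessed by $e$ and $w=\langle p,k'\rangle$. Thus $L\neq\emptyset$, and its least element $l$ satisfies $l\le c$ for every nonstandard $c\le k$. If $l$ were nonstandard, $c=l-1$ would be a counterexample. So $l$ is standard, and by (H1) $Y=\{x:M\models\tau_l(\langle e,\langle x,w\rangle\rangle)\}$ for some $e,w\in M$.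
\end{proof}

\section{Proof of Theorem~\ref{thm:classes}}\label{sec:proof}

We repeat the tower of Example~\ref{ex:empty}, now with hierarchies whose heights decrease toward $\omega$.

\paragraph{The tower.} Let $M_0=M$ and, by Lemma~\ref{lem:exist}, let $S_0$ be a hierarchy of nonstandard height $k_0$ on $M_0$. List the nonstandard elements of the countable model $M_0$ as $c_1,c_2,\dots$ and put $k_{n+1}=\min(k_n,c_{n+1})-1$. Then $k_0>k_1>\cdots$ are nonstandard elements of $M_0$, and every nonstandard element of $M_0$ exceeds some $k_{n+1}$. Let $f_0=\mathrm{id}$. Given a countable $M_n\supseteq M_0$, a hierarchy $S_n$ of height $k_n$ on $M_n$, and $f_n\in\mathrm{Aut}(M_n,S_n)$ with $\mathrm{fix}(f_n)=M_0$, put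
\[
\mathfrak M_n=(M_n,S_n{\restriction}k_{n+1}),\qquad(M_{n+1},S_{n+1})=\mathfrak M_n^*,\qquad f_{n+1}=f_n^*.
\]
Since $f_n$ preserves $S_n$ and fixes $k_{n+1}\in M_0$, it is an automorphism of $\mathfrak M_n$, so $f_n^*$ is defined and $\mathrm{fix}(f_{n+1})=M_0$ by Proposition~\ref{prop:shift}(c). By (H2) and (H3), $S_{n+1}$ is a hierarchy of height $k_{n+1}$ on $M_{n+1}$. Let $M_\omega=\bigcup_nM_n$ and $f=\bigcup_nf_n$. As in Example~\ref{ex:empty}, $M_n\prec_{\mathrm{end}}M_\omega\neq M_0$, $f\in\mathrm{Aut}(M_\omega)$, and $\mathrm{fix}(f^r)=M_0$ for $r\neq0$.

\paragraph{The union is isomorphic to $M$.} Each $M_n$ is recursively saturated by Lemma~\ref{lem:sat}. A recursive type over $M_\omega$ has its parameter in some $M_n$; as $M_n\prec M_\omega$, it is finitely satisfiable in $M_n$, hence realized in $M_n$, hence in $M_\omega$. So $M_\omega$ is countable and recursively saturated, and it has the theory of $M_0$. For $s\in M_\omega$ and nonstandard $c\in M_0$, the code of $\{x\le c:x\in s\}$ lies in $M_0$ by \eqref{eq:smallcode} and has the same standard digits as $s$, so $\mathrm{SSy}(M_\omega)=\mathrm{SSy}(M_0)$. By (F2), $M_\omega\cong M_0=M$.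 It therefore suffices to prove the theorem for $M_\omega$ with $J=M_0$, and only (ii) remains.

\paragraph{Comparing the stages.} In Example~\ref{ex:empty} definitions were moved between $M_0$ and $M_n$ by $M_0\prec M_n$. The definitions now involve the predicate, and the substitute is
\begin{equation}\label{eq:elem}
(M_0,S_0{\restriction}k_{n+1})\prec\mathfrak M_n\quad\text{for all } n.
\end{equation}
For $n=0$ this is an equality. If it holds for $n$, then $(M_0,S_0{\restriction}k_{n+1})\prec\mathfrak M_n\prec(M_{n+1},S_{n+1})$. Truncate both ends at $k_{n+2}\in M_0$. Replacing $S(t)$ by $S(t)\wedge(t)_0\le k_{n+2}$ translates each formula about the truncation into a formula about the original predicate with the extra parameter $k_{n+2}$, in the same way in both structures, so elementarity is preserved. As $(S_0{\restriction}k_{n+1}){\restriction}k_{n+2}=S_0{\restriction}k_{n+2}$, this is \eqref{eq:elem} for $n+1$.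

\paragraph{Invariant classes.} Fix $r\neq0$. A set defined in $M_\omega$ by an $L_{\mathrm{PA}}$-formula with parameters from $M_0=\mathrm{fix}(f^r)$ is a class by (P2) and is $f^r$-invariant. Conversely, let $X$ be an $f^r$-invariant class of $M_\omega$ and $X_0=X\cap M_0$. Lemma~\ref{lem:onestep}, applied to $\mathfrak M_n$, $N=M_\omega$ and $h=f_n^r$, gives for each $n$ an $L_S$-formula $\psi_n$ and $p_n\in\mathrm{fix}(f_n^r)=M_0$ such that $\psi_n(x,p_n)$ defines $X\cap M_n$ in $\mathfrak M_n$. By \eqref{eq:elem},
\begin{equation}\label{eq:X0}
\psi_n(x,p_n)\text{ defines } X_0\text{ in }(M_0,S_0{\restriction}k_{n+1})\quad\text{for every } n.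
\end{equation}
This is where invariance of $X$ enters: without it $p_n$ need not lie in $M_0$, and we would learn nothing about $X_0$ from the stages $n\ge1$.

Let $k'\le k_0$ be nonstandard in $M_0$ and choose $n$ with $k_{n+1}\le k'$. The set $S_0{\restriction}k_{n+1}$ is definable in $(M_0,S_0{\restriction}k')$, so by \eqref{eq:X0} $X_0$ is definable there too. By Lemma~\ref{lem:descent}, $X_0$ is defined in $M_0$ by an $L_{\mathrm{PA}}$-formula $\theta(x,w_0)$ with $w_0\in M_0$.

Finally, by \eqref{eq:X0} the statement $\forall x\,(\psi_n(x,p_n)\leftrightarrow\theta(x,w_0))$ holds in $(M_0,S_0{\restriction}k_{n+1})$, hence in $\mathfrak M_n$ by \eqref{eq:elem}. So for $x\in M_n$ we have $x\in X\Leftrightarrow M_n\models\theta(x,w_0)\Leftrightarrow M_\omega\models\theta(x,w_0)$. As $n$ is arbitrary, $\theta(x,w_0)$ defines $X$ in $M_\omega$, with $w_0\in J$. This proves Theorem~\ref{thm:classes}, and with it Theorem~\ref{thm:main}. \hfill$\square$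

\medskip
Recursive saturation of $M$ was used to obtain $S_0$; countability was used there, in the choice of the sequence $(k_n)$, and in the isomorphism $M_\omega\cong M$.

\section{Automorphisms that do extend}\label{sec:positive}

Lemma~\ref{lem:invariant} extracts an invariant correct class from an extension. In the other direction, an invariant hierarchy produces an extension, and for automorphisms fixing a nonstandard initial segment (an initial segment containing a nonstandard element) the two statements nearly meet.

\begin{theorem}\label{thm:criterion}
Let $M\models\mathrm{PA}$ be countable and recursively saturated, and let $f\in\mathrm{Aut}(M)$.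
\begin{enumerate}
\item[(A)] If $f(S)=S$ for some hierarchy $S$ of nonstandard height on $M$, then $f$ extends to a countable recursively saturated proper elementary end extension of $M$.
\item[(B)] If $f$ fixes a nonstandard initial segment pointwise, the following are equivalent:
\begin{enumerate}
\item[(1)] $f$ extends to a recursively saturated proper elementary end extension $N$ such that $(M,X)\models\mathrm{PA}(S)$, with $X$ interpreting $S$, for all $X\in\mathrm{Cod}(N/M)$;
\item[(2)] $f(S)=S$ for some hierarchy $S$ of nonstandard height on $M$;
\item[(3)] $f(S)=S$ for some correct $S$ with $(M,S)\models\mathrm{PA}(S)$.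
\end{enumerate}
\end{enumerate}
\end{theorem}

\begin{proof}
(A) and (2)$\Rightarrow$(1). Let $(N,S^*)=(M,S)^*$. By Proposition~\ref{prop:shift}, $N$ is a countable proper elementary end extension of $M$, and $f\in\mathrm{Aut}(M,S)$ extends to $N$. By (H3) and Lemma~\ref{lem:sat}, $N$ is recursively saturated. Every $X\in\mathrm{Cod}(N/M)$ is definable in $(M,S)$ by conservativity, so $(M,X)\models\mathrm{PA}(S)$ by (P5).

(1)$\Rightarrow$(3). The set $S\in\mathrm{Cod}(N/M)$ from Lemma~\ref{lem:invariant} is correct and $f$-invariant, and $(M,S)\models\mathrm{PA}(S)$ by (1).

(3)$\Rightarrow$(2). Let $f$ fix $[0,e]$ pointwise, $e$ nonstandard. Let $h(n)$ be the least index with $\varphi_{h(n)}=\tau_n$; this is a recursive function, which we extend to $M$ by (F4). The set $R=\{\langle n,x\rangle:\langle h(n),x\rangle\in S\}$ is $\emptyset$-definable in $(M,S)$, so $f(R)=R$ and $(M,R)\models\mathrm{PA}(S)$. By correctness $R[n]=\{x:\tau_n(x)\}$ for standard $n$, so ``$l\le e$ and $H(R{\restriction}l,l)$'' holds for every standard $l$. By overspill in $(M,R)$ it holds for a nonstandard $l$. By (P5), $R{\restriction}l$ is a hierarchy of height $l$, and $f$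 preserves it because $f(l)=l$.
\end{proof}

\begin{corollary}\label{cor:identity}
Every countable recursively saturated model of $\mathrm{PA}$ has a countable recursively saturated proper elementary end extension.
\end{corollary}

\begin{proof}
Apply Theorem~\ref{thm:criterion}(A) to $f=\mathrm{id}$ and a hierarchy given by Lemma~\ref{lem:exist}.
\end{proof}

The same argument works when $f$ has enough fixed points: one chooses a hierarchy on the model $\mathrm{fix}(f)$ and spreads it over $M$ by means of the codes of its bounded parts, which $f$ fixes.

\begin{theorem}\label{thm:cofinal}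
Let $M\models\mathrm{PA}$ be countable and recursively saturated, and let $f\in\mathrm{Aut}(M)$ be such that $\mathrm{fix}(f)$ is cofinal in $M$ and contains nonstandard elements below every nonstandard element of $M$. Then $f$ extends to a countable recursively saturated proper elementary end extension of $M$.
\end{theorem}

\begin{proof}
Let $K=\mathrm{fix}(f)$. It is closed under Skolem terms of $L_{\mathrm{PA}}$, so $K\prec M$ by (P4). Let $[u]_i$ be the $i$-th term of the sequence coded by $u$, an $\emptyset$-definable function of $u$ and $i$.

\emph{$K$ is recursively saturated.} This uses the small nonstandard fixed points. Let $\{\psi_i(x,a):i\in\omega\}$ be a recursive type over $K$, and let $t_i(a)\in K$ be the least $x$ satisfying $\psi_0,\dots,\psi_i$. The set $\{[u]_i=t_i(a):i\in\omega\}$ is a recursive type in $u$ over $M$, since finite sequences are coded; let $u\in M$ realize it. For standard $i$, $[f(u)]_i=f([u]_i)=[u]_i$. By overspill there is a nonstandard $k$ with $[f(u)]_i=[u]_i$ for all $i\le k$. The recursive set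
\[
\{x>n:n\in\omega\}\cup\{\forall i\,(j\le i\le x\to\psi_j([u]_i,a)):j\in\omega\}
\]
is finitely satisfied by large standard $x$, because $t_i(a)$ satisfies $\psi_j$ for standard $i\ge j$; let $k'\in M$ realize it. Pick a nonstandard $c\in K$ with $c\le\min(k,k')$. Then $f([u]_c)=[f(u)]_c=[u]_c$, so $[u]_c\in K$, and $[u]_c$ satisfies every $\psi_j$ because $j\le c\le k'$.

\emph{An invariant predicate.} By Lemma~\ref{lem:exist} let $S_K$ be a hierarchy of nonstandard height $k_0\in K$ on $K$. For $b\in K$ let $s_b\in K$ code $\{x<b:x\in S_K\}$, and let
\[
S=\{x\in M:x\in s_b\text{ for some } b\in K,\ b>x\}.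
\]
For $b\le b'$ in $K$ the statement $\forall x<b\,(x\in s_b\leftrightarrow x\in s_{b'})$ holds in $K$, hence in $M$. So
\begin{equation}\label{eq:Sb}
x\in S\iff x\in s_b\qquad\text{for all } b\in K\text{ and } x\in M\text{ with } x<b.
\end{equation}
Given $x\in M$, cofinality gives $b\in K$ above $x$; then $f(x)<b$, and $x\in s_b\Leftrightarrow f(x)\in f(s_b)=s_b$. Hence $f(S)=S$.

\emph{$(K,S_K)\prec(M,S)$.} For an $L_S$-formula $\psi(\vec x)$, with $\vec x$ a nonempty list containing its free variables, and $b\in K$, let $s^\psi_b\in K$ code $\{\langle\vec x\rangle:\vec x<b,\ (K,S_K)\models\psi(\vec x)\}$. We claim that for all $\psi$, all $b\in K$ and all $\vec x<b$ in $M$,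
\begin{equation}\label{eq:claim}
(M,S)\models\psi(\vec x)\iff\langle\vec x\rangle\in s^\psi_b.
\end{equation}
We argue by induction on $\psi$, assuming that $S$ is applied to variables only (replace $S(t)$ by $\exists z\,(z=t\wedge S(z))$). In each case an $L_{\mathrm{PA}}$-statement about codes holds in $K$ and transfers to $M$ because $K\prec M$.
\begin{itemize}
\item For atomic $\psi$ in $L_{\mathrm{PA}}$, transfer $\forall\vec x<b\,(\langle\vec x\rangle\in s^\psi_b\leftrightarrow\psi(\vec x))$.
\item For $\psi=S(x_j)$, transfer $\forall\vec x<b\,(\langle\vec x\rangle\in s^\psi_b\leftrightarrow x_j\in s_b)$ and use \eqref{eq:Sb}.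
\item For $\neg\psi$ and $\psi\wedge\chi$, transfer $\forall\vec x<b\,(\langle\vec x\rangle\in s^{\neg\psi}_b\leftrightarrow\langle\vec x\rangle\notin s^\psi_b)$ and $\forall\vec x<b\,(\langle\vec x\rangle\in s^{\psi\wedge\chi}_b\leftrightarrow\langle\vec x\rangle\in s^\psi_b\wedge\langle\vec x\rangle\in s^\chi_b)$.
\item For $\exists y\,\psi(\vec x,y)$, collection in $(K,S_K)$ gives $b'\ge b$ in $K$ bounding a witness $y$ for each $\vec x<b$ in $K$ that has one. So for every $c\ge b'$ in $K$ the statement
\[
\forall\vec x<b\,\bigl(\langle\vec x\rangle\in s^{\exists y\psi}_b\leftrightarrow\exists y<c\ \langle\vec x,y\rangle\in s^\psi_c\bigr)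
\]
holds in $K$, hence in $M$. Let $\vec x<b$ in $M$. If $\langle\vec x\rangle\in s^{\exists y\psi}_b$, take $c=b'$; the resulting $y$ satisfies $(M,S)\models\psi(\vec x,y)$ by the induction hypothesis. If $(M,S)\models\psi(\vec x,y)$, cofinality gives $c\in K$ with $c\ge b'$ and $c>y$; the induction hypothesis gives $\langle\vec x,y\rangle\in s^\psi_c$, so $\langle\vec x\rangle\in s^{\exists y\psi}_b$.
\end{itemize}
For $\vec x$ in $K$, the right side of \eqref{eq:claim} is equivalent to $(K,S_K)\models\psi(\vec x)$. So $(K,S_K)\prec(M,S)$, and $S$ is a hierarchy of height $k_0$ on $M$ by (H3). Theorem~\ref{thm:criterion}(A) completes the proof.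
\end{proof}

\begin{remark}
If $f$ fixes $[0,e]$ pointwise with $e$ nonstandard, then below each nonstandard $c$ lies the nonstandard fixed point $\min(c,e)-1$. By Theorem~\ref{thm:cofinal}, a counterexample to the question that fixes a nonstandard initial segment pointwise must therefore have a bounded set of fixed points, as the automorphism of Theorem~\ref{thm:classes} does.
\end{remark}

\begin{thebibliography}{9}
\bibitem{nylogic} \texttt{https://nylogic.github.io/}
\end{thebibliography}
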